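\title{Connected induced subgraphs of a graph of minimum degree three have average order more than $n/2$}

\begin{abstract}
Let $G$ be a connected graph of order $n$, let $N$ be the number of its connected induced subgraphs, and let $A(G)$ be their average order. We prove that $A(G)\ge \frac n2\left(1+\frac1N\right)$ whenever every vertex of $G$ has degree at least $3$, with equality only for the complete graph. In particular $A(G)>n/2$, which answers an open question, and $K_n$ is the unique minimizer of $A$ among such graphs of order $n$. The same bound holds for all $2$-connected graphs, with equality exactly for $K_n$, $C_n$ and $K_4-e$, and every connected bridgeless graph with $n\ge3$ satisfies $A(G)>n/2$. The proof rewrites $N\,(2A(G)-n)$ as $n$ plus the difference of two counts of pairs, and compares these counts by a double counting argument whose only possible loss occurs at cut vertices.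
\end{abstract}

\section{Introduction}

All graphs are finite and simple. Let $G$ be a connected graph with vertex set $V$ and order $n=|V|$. A \emph{connected set} of $G$ is a nonempty set $S\subseteq V$ such that the induced subgraph $G[S]$ is connected. We write $N=N(G)$ for the number of connected sets and
\[
A(G)=\frac1N\sum_S|S|
\]
for their average order; a sum over $S$ always runs over all connected sets. Thus $A(G)$ is the average order of a connected induced subgraph of $G$, and $A(G)/n$ is the probability that a random connected set contains a random vertex.

A random subset of $V$ has average size $n/2$, so it is natural to ask whether restricting to connected sets moves the average up or down. The quantity that measures this is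
\[
D(G)=\sum_S\bigl(2|S|-n\bigr)=N\,\bigl(2A(G)-n\bigr).
\]
We have $A(G)\ge n/2$ if and only if $D(G)\ge0$, and
\begin{equation}\label{eq:Dn}
A(G)\ge\frac n2\Bigl(1+\frac1N\Bigr)\iff D(G)\ge n,
\end{equation}
with equality on one side exactly when there is equality on the other. The inequality $D(G)\ge n$ reads $2\sum_S|S|\ge n(N+1)$: it says that the average is still at least $n/2$ after the empty set is added to the family.

\begin{example}\label{ex:basic}
(a) In $K_n$ every nonempty set is connected, so $N=2^n-1$ and $\sum_S|S|=n2^{n-1}$. Hence $A(K_n)=\frac{n2^{n-1}}{2^n-1}$ and $D(K_n)=n2^n-n(2^n-1)=n$.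

(b) The cycle $C_n$ has $n$ arcs of each size $1,\dots,n-1$ and one connected set of size $n$. So $N=n(n-1)+1$ and $2\sum_S|S|=n^2(n-1)+2n$, which gives $D(C_n)=n$.

(c) In $K_4-e$, the graph obtained from $K_4$ by deleting an edge, the only nonempty set that is not connected is the nonadjacent pair. So $N=14$, $\sum_S|S|=32-2=30$ and $D=60-56=4=n$.

(d) The path $P_n$ has $n-j+1$ connected sets of size $j$. So $N=\binom{n+1}2$, $\sum_S|S|=\binom{n+2}3$ and $A(P_n)=\frac{n+2}3$, which is less than $n/2$ for $n>4$.
\end{example}

Closing a path into a cycle raises the average from about $n/3$ to about $n/2$, and one might guess that minimum degree $2$ is enough for $A(G)\ge n/2$. It is not.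

\begin{example}\label{ex:triangles}
Join two disjoint triangles by one edge. This graph has $n=6$, minimum degree $2$ and exactly one bridge. Each triangle contains $7$ connected sets, of total size $12$. A connected set that meets both triangles contains both ends of the bridge and any subset of the other four vertices; there are $16$ such sets, of average size $4$. So $N=30$, $\sum_S|S|=24+64=88$, $A=44/15<3$ and $D=176-180=-4$.

More generally, attach a triangle at each end of a path with $\ell\ge2$ vertices, by adding two new vertices at each end, so that $n=\ell+4$. There are $\binom{\ell+1}2$ connected sets inside the path, $3+3$ that consist of new vertices only, $2\cdot3\ell$ that meet the path and use new vertices at exactly one end, and $3\cdot3$ that use new vertices at both ends. Hence $N=\frac{\ell(\ell+1)}2+6+6\ell+9$. The sets inside the path have total size $\binom{\ell+2}3$, and the other $6\ell+15$ sets have size at most $\ell+4$, so $\sum_S|S|=\ell^3/6+O(\ell^2)$. Therefore $A/n\to1/3$ as $\ell\to\infty$, although the minimum degree is $2$.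
\end{example}

Minimum degree $3$ excludes both the pendant triangles and the bare path. The following question is posed as an open problem in \cite{avg}.

\begin{quote}
\emph{If every vertex of a connected graph $G$ of order $n$ has degree at least $3$, is $A(G)\ge n/2$?}
\end{quote}

The answer is yes, and we prove it in a sharp form.

\begin{theorem}\label{thm:deg}
If every vertex of the connected graph $G$ has degree at least $3$, then
\[
A(G)\ \ge\ \frac n2\Bigl(1+\frac1N\Bigr)\ >\ \frac n2,
\]
with equality in the first inequality if and only if $G=K_n$. Consequently $A(G)\ge\frac{n2^{n-1}}{2^n-1}=A(K_n)$, with equality if and only if $G=K_n$.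
\end{theorem}

The method gives two further results, in which the degree condition is replaced by a connectivity condition. Recall that a \emph{cut vertex} of a connected graph $G$ is a vertex $w$ such that $G-w$ has at least two components, that $G$ is \emph{$2$-connected} if $n\ge3$ and $G$ has no cut vertex, and that a \emph{bridge} is an edge whose deletion disconnects $G$. An edge is a bridge if and only if it lies on no cycle. A graph is \emph{bridgeless} if it has no bridge.

\begin{theorem}\label{thm:2conn}
If $G$ is $2$-connected, then $A(G)\ge\frac n2\left(1+\frac1N\right)$, with equality if and only if $G$ is $K_n$, $C_n$ or $K_4-e$. Consequently $A(G)\ge A(K_n)$, with equality if and only if $G=K_n$.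
\end{theorem}

\begin{theorem}\label{thm:bridge}
If $G$ is connected and bridgeless with $n\ge3$, then $A(G)>n/2$.
\end{theorem}

By Example~\ref{ex:triangles}, the degree bound $3$ in Theorem~\ref{thm:deg} cannot be lowered to $2$, and Theorem~\ref{thm:bridge} fails if a single bridge is allowed.

The second assertions of Theorems~\ref{thm:deg} and~\ref{thm:2conn} follow from the first. Indeed $N\le2^n-1$, with equality only for $G=K_n$, because two nonadjacent vertices form a set that is not connected. So $\frac n2\left(1+\frac1N\right)\ge\frac n2\left(1+\frac1{2^n-1}\right)=A(K_n)$, and this inequality is strict for $G\ne K_n$. By \eqref{eq:Dn}, it remains to prove $D(G)\ge n$, with the stated cases of equality, in Theorems~\ref{thm:deg} and~\ref{thm:2conn}, and $D(G)>0$ in Theorem~\ref{thm:bridge}.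

\begin{remark}
It is known that $A(G)\ge n/2$ for connected vertex-transitive graphs. We do not use this fact, and it follows from Theorem~\ref{thm:2conn}: for $n\ge3$ a leaf of a spanning tree is not a cut vertex, so by transitivity no vertex is, while $A(K_1)=1$ and $A(K_2)=4/3$.
\end{remark}

Section~\ref{sec:pairs} expresses $D(G)-n$ as the difference of two counts of pairs. Section~\ref{sec:formula} compares the two counts and shows that the only terms of $D(G)-n$ that can be negative are attached to cut vertices. This proves the inequality for $2$-connected graphs at once, and Section~\ref{sec:2conn} finds the cases of equality. The terms at cut vertices are controlled by counting connected sets through a fixed vertex; Section~\ref{sec:rooted} develops the tools, which Sections~\ref{sec:deg} and~\ref{sec:bridge} apply to minimum degree $3$ and to bridgeless graphs.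

\section{Cut pairs and far pairs}\label{sec:pairs}

The \emph{components} of a set $X\subseteq V$ are the vertex sets of the components of $G[X]$, and $X$ is \emph{disconnected} if it has at least two components. The \emph{boundary} $\partial X$ is the set of vertices outside $X$ that have a neighbor in $X$. For a connected set $S$ let
\[
F(S)=V\setminus(S\cup\partial S)
\]
be the set of vertices \emph{far} from $S$, that is, at distance at least $2$ from it. We often use the following fact, and refer to it as \emph{growing}: if $X\subsetneq Y$ are connected sets, then some vertex of $Y\setminus X$ has a neighbor in $X$; adding such vertices one at a time yields connected sets between $X$ and $Y$ of every size from $|X|$ to $|Y|$.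

Since $2|S|-n=|S|-(n-|S|)$, the number $D(G)$ counts pairs $(S,v)$ of a connected set and a vertex, with sign $+1$ if $v\in S$ and $-1$ if $v\notin S$. Adding or removing $v$ would cancel these signs if it preserved connectedness. It fails to do so in three situations: $S=\{v\}$, the vertex $v$ disconnects $S$, or $v$ is far from $S$. The last two deserve names.
\begin{itemize}
\item A \emph{cut pair} is a pair $(T,w)$ with $T$ connected, $w\in T$ and $T\setminus\{w\}$ disconnected. Let $\mathcal C$ be the set of cut pairs.
\item A \emph{far pair} is a pair $(S,f)$ with $S$ connected and $f\in F(S)$. Let $\mathcal F$ be the set of far pairs.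
\end{itemize}

\begin{lemma}\label{lem:identity}
$D(G)=n+|\mathcal C|-|\mathcal F|$.
\end{lemma}

\begin{proof}
Let $R$ be the number of pairs $(S,v)$ with $v\notin S$ and both $S$ and $S\cup\{v\}$ connected. A pair $(T,v)$ with $T$ connected and $v\in T$ has $T\setminus\{v\}$ empty, connected or disconnected; there are $n$, $R$ and $|\mathcal C|$ pairs of these kinds, so $\sum_S|S|=n+R+|\mathcal C|$. A pair $(S,v)$ with $S$ connected and $v\notin S$ has $v\in\partial S$, which means that $S\cup\{v\}$ is connected, or $v\in F(S)$. So $\sum_S(n-|S|)=R+|\mathcal F|$. Subtract.
\end{proof}

The bound $D(G)\ge n$ therefore asks for at least as many cut pairs as far pairs. There is a natural way to make a cut pair from far vertices: take a connected set $S$, a connected set $C\subseteq F(S)$ and a vertex $w$ adjacent to both. Then $T=S\cup\{w\}\cup C$ is connected and $w$ disconnects it. The difficulty is that the roles of $S$ and $C$ can be exchanged, so the cut pair $(T,w)$ is claimed from two sides. Two small graphs show when this can be afforded.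

\begin{example}\label{ex:small}
In the path $x\,w\,y$ the far pairs are $(\{x\},y)$ and $(\{y\},x)$, and the only cut pair is $(\{x,w,y\},w)$. Both far pairs claim it and neither has another candidate, so $D=3+1-2=2<n$.

In the cycle $C_5$ with vertices $0,1,2,3,4$, the set $S=\{0\}$ has $F(S)=\{2,3\}$, and this far set can be reached through two vertices. Through $w=1$ we may take $C=\{2\}$ or $C=\{2,3\}$, and through $w=4$ we may take $C=\{3\}$ or $C=\{2,3\}$. So the two far pairs of $S$ come with four triples $(S,w,C)$. Likewise $S=\{0,1\}$ has one far vertex, $3$, and two triples, through $w=2$ and $w=4$. Larger sets have no far vertices. In total there are $5\cdot2+5\cdot1=15$ far pairs and $30$ triples. Each cut pair comes from two triples; for instance $(\{0,1,2,3\},1)$ comes from $(\{0\},1,\{2,3\})$ and from $(\{2,3\},1,\{0\})$. So there are $15$ cut pairs, namely the inner vertices of the five arcs of size $3$ and the five arcs of size $4$, and $D=n$.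
\end{example}

In the cycle, the two entrances to the far set make up for the two claims on each cut pair. In the path there is one entrance, and it is a cut vertex of the graph. The next section shows that this dichotomy holds in every graph.

\section{A formula for $D(G)$}\label{sec:formula}

For a vertex $w$ and a set $K\subseteq V\setminus\{w\}$ let
\begin{itemize}
\item $a(w,K)$ be the number of connected sets $C\subseteq K$ that contain a neighbor of $w$;
\item $b(w,K)$ be the number of nonempty sets $X\subseteq K$ such that $X\cup\{w\}$ is connected.
\end{itemize}
Both numbers depend only on the graph $G[K\cup\{w\}]$, and $a(w,K)\le b(w,K)$ because every set counted by $a$ is counted by $b$. If $K$ is connected and $w\in\partial K$, then growing from a neighbor of $w$ to $K$ gives one set of each size $1,\dots,|K|$, so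
\begin{equation}\label{eq:a}
a(w,K)\ge|K|.
\end{equation}

A \emph{gap} is a pair $(S,K)$ in which $S$ is a connected set and $K$ is a component of $F(S)$. For every gap,
\begin{equation}\label{eq:gap}
\emptyset\ne\partial K\subseteq\partial S .
\end{equation}
Indeed $\partial K\ne\emptyset$ because $G$ is connected and $K\ne V$, and a vertex of $\partial K$ lies neither in $F(S)$, since $K$ is a component of $F(S)$, nor in $S$, since $K$ is far from $S$. The gap is \emph{narrow} if $|\partial K|=1$ and \emph{wide} if $|\partial K|\ge2$. A far pair $(S,f)$ is narrow or wide according to the gap $(S,K)$ with $f\in K$. For a wide gap put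
\[
\varepsilon(K)=\frac12\sum_{w\in\partial K}a(w,K)-|K| ,
\]
which is nonnegative by \eqref{eq:a}. On the other side, a cut pair $(T,w)$ is \emph{global} if $T\setminus\{w\}$ meets at least two components of $G-w$, and \emph{local} otherwise. Let $p$ be the number of local cut pairs $(T,w)$ for which $T\setminus\{w\}$ has at least three components.

Wide far pairs will be compared with local cut pairs, as in $C_5$. Narrow far pairs and global cut pairs both sit at cut vertices of $G$, and both can be counted exactly. For a cut vertex $w$, let $K_1,\dots,K_r$ ($r\ge2$) be the components of $G-w$, let $k_i=|K_i|$, $a_i=a(w,K_i)$, $b_i=b(w,K_i)$, and put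
\[
g_w=\prod_{i}(1+b_i)-1-\sum_ib_i-\sum_{i\ne j}a_ik_j ,
\]
where the last sum runs over ordered pairs $(i,j)$.

\begin{proposition}\label{prop:main}
For every connected graph $G$,
\[
D(G)=n+\sum_{w\text{ cut vertex}}g_w+p+\sum_{(S,K)\text{ wide gap}}\varepsilon(K).
\]
In particular $D(G)\ge n+\sum_wg_w$.
\end{proposition}

\begin{figure}[ht]
\centering
\begin{tikzpicture}
\draw (0,0) ellipse (1 and 1.3);
\node at (-0.2,0) {$S$};
\draw (5,0) ellipse (1.5 and 1.3);
\node at (5.7,-0.4) {$K$};
\draw[dashed,fill=gray!20] (4.6,0.55) ellipse (0.7 and 0.4);
\node at (4.8,0.55) {$C$};
\draw (0.6,0.6) -- (2.3,0.7) -- (4.2,0.55);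
\draw (0.6,-0.6) -- (2.3,-0.7) -- (4.2,-0.5);
\fill (2.3,0.7) circle (2pt) node[above] {$w$};
\fill (2.3,-0.7) circle (2pt) node[below] {$w'$};
\fill (0.6,0.6) circle (1.3pt) (0.6,-0.6) circle (1.3pt) (4.2,0.55) circle (1.3pt) (4.2,-0.5) circle (1.3pt);
\end{tikzpicture}
\caption{A connected set $S$, a component $K$ of the set of vertices at distance at least $2$ from $S$, and two vertices $w,w'$ adjacent to both. For a connected set $C\subseteq K$ containing a neighbor of $w$, the vertex $w$ disconnects $S\cup\{w\}\cup C$, but $S$ and $C$ remain joined in $G-w$ through $w'$ and $K$.}
\label{fig:triple}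
\end{figure}

\begin{proof}
By Lemma~\ref{lem:identity} it suffices to show that the global cut pairs outnumber the narrow far pairs by exactly $\sum_wg_w$, and the local cut pairs outnumber the wide far pairs by exactly $p+\sum\varepsilon(K)$.

\emph{Narrow far pairs.} Let $(S,K)$ be a gap with $\partial K=\{w\}$. Then $K$ is a component of $G-w$. By \eqref{eq:gap}, $w\in\partial S$, so $S$ is a connected set that avoids $w$ and $K$ and contains a neighbor of $w$. Thus $S$ lies in another component of $G-w$, and $w$ is a cut vertex. Conversely, let $w$ be a cut vertex, let $S\subseteq K_i$ be connected and contain a neighbor of $w$, and let $j\ne i$. Then $K_j\subseteq F(S)$, $\partial K_j=\{w\}$ and $w\notin F(S)$, so $(S,K_j)$ is a narrow gap. A narrow gap determines $w$, $i$ and $j$, and it accounts for $k_j$ far pairs. So there are $\sum_w\sum_{i\ne j}a_ik_j$ narrow far pairs.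

\emph{Global cut pairs.} Fix a cut vertex $w$. A set $T\ni w$ is connected if and only if $(T\cap K_i)\cup\{w\}$ is connected for every $i$, because a path from a vertex of $K_i$ to $w$ stays in $K_i$ until it reaches $w$. So there are $\prod_i(1+b_i)$ connected sets containing $w$; one of them meets no $K_i$, and $\sum_ib_i$ of them meet exactly one. Each remaining set $T$ has $T\setminus\{w\}$ disconnected and gives a global cut pair. The number of global cut pairs is $\sum_w\bigl(\prod_i(1+b_i)-1-\sum_ib_i\bigr)$, and the first claim follows.

\emph{Wide far pairs and local cut pairs.} Call $(S,w,C)$ a \emph{triple} if there is a wide gap $(S,K)$ such that $w\in\partial K$ and $C\subseteq K$ is a connected set containing a neighbor of $w$ (Figure~\ref{fig:triple}). The triple determines $K$, so the number of triples is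
\[
\tau=\sum_{(S,K)\text{ wide}}\ \sum_{w\in\partial K}a(w,K).
\]
Send the triple to $(T,w)$ with $T=S\cup\{w\}\cup C$. The set $T$ is connected, since $w\in\partial S$ by \eqref{eq:gap}. No edge joins $S$ to $C\subseteq F(S)$, so $T\setminus\{w\}$ has exactly the two components $S$ and $C$. As the gap is wide, there is $w'\in\partial K\setminus\{w\}$, and $w'\in\partial S$; so $S\cup\{w'\}\cup K$ is a connected set that avoids $w$ and contains $T\setminus\{w\}$. Hence $(T,w)$ is a local cut pair with exactly two components.

Conversely, let $(T,w)$ be a local cut pair such that $T\setminus\{w\}$ has exactly two components. A triple sent to it has $S$ equal to one component and $C$ equal to the other, and both choices do give triples. To see this, let $S$ be either component and $C$ the other. Both contain a neighbor of $w$, as $T$ is connected, and $C\subseteq F(S)$. Let $K$ be the component of $F(S)$ containing $C$. Then $w\in\partial S$, so $w\notin K$ and $w\in\partial K$. If $\partial K=\{w\}$, then $K$ would be a component of $G-w$ containing $C$ and disjoint from $S$, and $(T,w)$ would be global. So $(S,K)$ is wide.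

The number of local cut pairs is therefore $p+\tau/2$, while the number of wide far pairs is $\sum|K|$ over wide gaps. The difference is $p+\sum\varepsilon(K)$.
\end{proof}

As a check, take the two triangles joined by an edge. At an end $w$ of the bridge, one component has $k_1=2$ and $a_1=b_1=3$; the other is a triangle containing one neighbor of $w$, with $k_2=3$ and $a_2=b_2=4$. So $g_w=3\cdot4-(3\cdot3+4\cdot2)=-5$, and $n+\sum_wg_w=6-10=-4$ is the value of $D$ found in Example~\ref{ex:triangles}.

To see what makes $g_w$ nonnegative, keep only the quadratic terms $\sum_{i<j}b_ib_j=\frac12\sum_{i\ne j}b_ib_j$ of the product and use $a_i\le b_i$. This gives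
\begin{equation}\label{eq:g}
g_w\ \ge\ \frac12\sum_{i\ne j}b_ib_j-\sum_{i\ne j}b_ik_j\ =\ \frac12\sum_{j}\,(b_j-2k_j)\sum_{i\ne j}b_i .
\end{equation}
So $g_w\ge0$ as soon as $b_j\ge2k_j$ for all $j$. Growing gives only $b_j\ge k_j$, with equality when $K_j$ is a path attached to $w$ by one end. The missing factor $2$ is the one that a wide gap obtains from its second entrance; at a cut vertex it has to come from the hypotheses on $G$.

\section{Graphs without cut vertices}\label{sec:2conn}

\begin{proof}[Proof of Theorem~\ref{thm:2conn}]
Since $G$ has no cut vertex, every gap is wide, every cut pair is local, and Proposition~\ref{prop:main} gives $D(G)=n+p+\sum\varepsilon(K)\ge n$. Example~\ref{ex:basic} shows that $D=n$ for $K_n$, $C_n$ and $K_4-e$.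

Conversely, let $G$ be $2$-connected and not complete, with $D(G)=n$. Then $p=0$ and $\varepsilon(K)=0$ for every gap $(S,K)$. Call a vertex \emph{dominating} if it has degree $n-1$.

\emph{Every vertex that is not dominating has degree $2$.} Let $f$ be such a vertex and let $s\ne f$ be a vertex not adjacent to $f$. Let $K$ be the component of $F(\{s\})$ containing $f$, and $k=|K|$. We have $\sum_{w\in\partial K}a(w,K)=2k$, while $|\partial K|\ge2$ and every term is at least $k$ by \eqref{eq:a}. So $\partial K=\{w,w'\}$ and $a(w,K)=a(w',K)=k$.

Thus for each $j=1,\dots,k$ there is exactly one connected set $C_j\subseteq K$ of size $j$ containing a neighbor of $w$. For $j=1$ this says that $w$ has exactly one neighbor $u_1$ in $K$. For $j<k$, adding to $C_j$ any vertex of $K\cap\partial C_j$ gives $C_{j+1}$, so $K\cap\partial C_j$ is a single vertex $u_{j+1}$, and $C_j=\{u_1,\dots,u_j\}$ for all $j$. For $j\ge2$ the vertex $u_{j+1}$ has no neighbor in $C_{j-1}$, because $K\cap\partial C_{j-1}=\{u_j\}$; so its only neighbor in $C_j$ is $u_j$. Hence $G[K]$ is the path $u_1u_2\cdots u_k$. The same argument for $w'$ shows that $w'$ has exactly one neighbor in $K$ and that this neighbor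 is an end of the path. If $k\ge2$ and this end were $u_1$, then $u_1$ would be the only vertex of $K$ with a neighbor outside $K$, and deleting it would separate $u_2$ from $s$. So the neighbor of $w'$ is $u_k$, and $wu_1\cdots u_kw'$ is a path containing all edges at vertices of $K$. Every vertex of $K$, in particular $f$, has degree $2$.

\emph{Classification.} As $G$ is not complete, it has at least two vertices that are not dominating. They have degree $2<n-1$, so $n\ge4$, and they are adjacent to all dominating vertices, so there are at most two of those. If there is none, $G$ is connected and $2$-regular, so $G=C_n$. If there is exactly one, deleting it leaves a $1$-regular graph on $n-1\ge3$ vertices, which is disconnected; this contradicts $2$-connectedness. If there are two, each of the other $n-2\ge2$ vertices is adjacent to these two and to nothing else. Three such vertices together with a dominating vertex $w$ would form a connected set $T$ with $T\setminus\{w\}$ having three components, contradicting $p=0$. So $n=4$ and $G=K_4-e$.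
\end{proof}

\section{Connected sets through a fixed vertex}\label{sec:rooted}

By \eqref{eq:g} we need lower bounds for $b(w,K)$ when $K$ is a component of $G-w$. In the graph $H=G[K\cup\{w\}]$ the vertex $w$ is not a cut vertex, since $H-w=G[K]$ is connected. We first bound $b$ when $H$ is $2$-connected, and then show how to split off a piece without cut vertices from a general $H$.

\begin{lemma}\label{lem:block}
Let $E$ be a $2$-connected graph, $c\in V(E)$, $M=V(E)\setminus\{c\}$ and $m=|M|$. Then $b(c,M)\ge3m-3$. If moreover every vertex of $M$ has degree at least $3$, then $m\ge3$ and $b(c,M)\ge2m+1$.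
\end{lemma}

\begin{proof}
Let $\beta_j$ be the number of sets $X\subseteq M$ of size $j$ with $X\cup\{c\}$ connected. Then $\beta_m=1$, and $\beta_{m-1}=m$ because $E-x$ is connected for every $x\in M$; here $m-1\ge1$. Let $1\le j\le m-2$. By growing from $\{c\}$ there is a connected set $Y\ni c$ of size $j$, and $Y$ misses $m+1-j\ge3$ vertices. If $\partial Y$ were a single vertex, deleting it would separate $Y$ from the other missed vertices. So $|\partial Y|\ge2$, and adding a vertex of $\partial Y$ to $Y$ shows $\beta_j\ge2$. Summing, $b(c,M)\ge2(m-2)+m+1=3m-3$.

Under the degree condition $E$ has at least $4$ vertices, so $m\ge3$. If $m\ge4$, then $3m-3\ge2m+1$. If $m=3$, every vertex of $M$ is adjacent to all other vertices, so $E=K_4$ and $b(c,M)=2^3-1=7=2m+1$.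
\end{proof}

\begin{lemma}\label{lem:hang}
Let $H$ be a connected graph, $c$ a vertex of $H$, and $M$ a union of components of $H-c$. Then every path of $H$ with both ends outside $M$ avoids $M$. Consequently $H-M$ is connected; if $H$ is bridgeless, so is $H-M$; and if a vertex $w\notin M$ is not a cut vertex of $H$, it is not a cut vertex of $H-M$.
\end{lemma}

\begin{proof}
If the path met $M$, a maximal segment of it inside $M$ would be preceded and followed by two distinct vertices of $\partial M\subseteq\{c\}$, which is impossible. For the consequences, apply this to a path in $H$ between two vertices outside $M$; to the path obtained from a cycle through an edge of $H-M$ by deleting that edge; and to a path in $H-w$ between two vertices outside $M$.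
\end{proof}

An \emph{end piece} of a connected graph $H$ is a pair $(c,M)$ where $c$ is a cut vertex of $H$, $M$ is a component of $H-c$, and $E=H[M\cup\{c\}]$ has no cut vertex. Then $E$ is a single edge if $|M|=1$ and is $2$-connected if $|M|\ge2$, and the vertices of $M$ have all their neighbors in $E$. (The graphs $E$ are the leaf blocks of $H$.)

\begin{lemma}\label{lem:end}
Let $H$ be a connected graph with a cut vertex. Then $H$ has an end piece. If $w$ is not a cut vertex of $H$, then $H$ has an end piece $(c,M)$ with $w\notin M\cup\{c\}$.
\end{lemma}

\begin{proof}
We prove the second statement; for the first, ignore $w$. Consider the pairs $(c,M)$ where $c$ is a cut vertex and $M$ is a component of $H-c$ with $w\notin M$. Such pairs exist, since $H-c$ has at least two components, and $c\ne w$ for each of them. Choose one with $|M|$ minimal and let $E=H[M\cup\{c\}]$. The vertex $c$ is not a cut vertex of $E$. Suppose $x\in M$ is one, and let $M'$ be a component of $E-x$ not containing $c$. Then $M'\subseteq M\setminus\{x\}$, all neighbors of vertices of $M'$ lie in $E$, and so $M'$ is a component of $H-x$ that misses $c$. Thus $(x,M')$ is an admissible pair with $|M'|<|M|$,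 a contradiction.
\end{proof}

The sets counted by $b(c,M)$ can be glued to any connected set outside $M$ that joins $w$ to $c$. This makes the count multiplicative.

\begin{lemma}\label{lem:glue}
Let $H$ be a connected graph, $c$ a vertex of $H$, $M$ a component of $H-c$, and $w\notin M\cup\{c\}$. Put $H_0=H-M$, $K=V(H)\setminus\{w\}$ and $K_0=V(H_0)\setminus\{w\}$, and let $\nu$ be the number of connected sets of $H_0$ containing both $w$ and $c$. Then
\[
b(w,K)\ \ge\ b(w,K_0)+\nu\cdot b(c,M).
\]
\end{lemma}

\begin{proof}
The sets counted by $b(w,K)$ that avoid $M$ are those counted by $b(w,K_0)$. If $R$ is counted by $\nu$ and $X$ by $b(c,M)$, then $R\cup X=R\cup(X\cup\{c\})$ is connected, so $(R\cup X)\setminus\{w\}$ is counted by $b(w,K)$. This set meets $M$ and determines $R$ and $X$.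
\end{proof}

\section{Minimum degree three}\label{sec:deg}

One would like to prove $b(w,K)\ge2|K|$ by removing end pieces one at a time. But removing $M$ lowers the degree of $c$, so the hypothesis is not inherited by $H_0$. Instead we remove one end piece and use on $H_0$ only the trivial bound $b(w,K_0)\ge|K_0|$, which is half of what is wanted. The deficit is recovered from the factor $\nu$: the degree condition forces about a quarter of the vertices of $H_0$ to lie off a shortest path from $w$ to $c$, each of them raises the bound on $\nu$ by one, and each unit of $\nu$ is worth at least $7$ sets.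

\begin{lemma}\label{lem:deg}
Let $H$ be a connected graph with at least two vertices, let $w$ be a vertex that is not a cut vertex of $H$, and let $K=V(H)\setminus\{w\}$. If every vertex of $K$ has degree at least $3$, then $b(w,K)\ge2|K|$.
\end{lemma}

\begin{proof}
The graph $H$ has at least $4$ vertices. If it has no cut vertex, it is $2$-connected and Lemma~\ref{lem:block} applies with $c=w$. Otherwise take an end piece $(c,M)$ with $w\notin M\cup\{c\}$, by Lemma~\ref{lem:end}, and use the notation of Lemma~\ref{lem:glue}, with $m=|M|$ and $h=|K_0|$, so that $|K|=h+m$. The vertices of $M$ have degree at least $3$ in $E=H[M\cup\{c\}]$, so $E$ is $2$-connected, and Lemma~\ref{lem:block} gives $m\ge3$ and $b(c,M)\ge2m+1$. The graph $H_0$ is connected by Lemma~\ref{lem:hang}, and growing from $\{w\}$ to $V(H_0)$ gives $b(w,K_0)\ge h$.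

Let $w=q_0,q_1,\dots,q_d=c$ be a shortest path from $w$ to $c$ in $H_0$, and let $t=(h+1)-(d+1)=h-d$ be the number of vertices of $H_0$ off this path. Growing the path to $V(H_0)$ gives $\nu\ge t+1$. Let $1\le i\le d-1$. The vertex $q_i$ is neither $w$ nor $c$, so it has at least $3$ neighbors and none of them lies in $M$. On a shortest path, $q_i$ is adjacent only to $q_{i-1}$ and $q_{i+1}$, so $q_i$ has a neighbor in $H_0$ off the path. A vertex off the path that is adjacent to $q_i$ and $q_j$ forces $|i-j|\le2$, so it is adjacent to at most $3$ vertices of the path. Hence $3t\ge d-1$, and $h=d+t\le4t+1$. By Lemma~\ref{lem:glue},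
\[
b(w,K)-2|K|\ \ge\ h+(t+1)(2m+1)-2h-2m\ =\ 1+t(2m+1)-h\ \ge\ 1+7t-(4t+1)\ =\ 3t\ \ge\ 0.\qedhere
\]
\end{proof}

The bound is attained: if $K$ induces $K_4$ and $w$ has a single neighbor $c$ in $K$, then $b(w,K)$ counts the $8=2|K|$ subsets of $K$ containing $c$. The degree hypothesis was used twice. In the end piece it excludes a single edge and a triangle, for which $b(c,M)$ equals $1<2m$ and $3<2m$. Along the shortest path it excludes the bare path of Example~\ref{ex:triangles}.

\begin{proof}[Proof of Theorem~\ref{thm:deg}]
Let $w$ be a cut vertex of $G$ and $K_j$ a component of $G-w$. The vertices of $K_j$ have all their neighbors in $H=G[K_j\cup\{w\}]$, so Lemma~\ref{lem:deg} gives $b_j\ge2k_j$. By \eqref{eq:g}, $g_w\ge0$ for every cut vertex $w$, and Proposition~\ref{prop:main} gives $D(G)\ge n$.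

Here $n\ge4$, and $D(K_n)=n$ by Example~\ref{ex:basic}. Suppose $D(G)=n$. If $G$ has no cut vertex, then $G$ is $K_n$, $C_n$ or $K_4-e$ by Theorem~\ref{thm:2conn}, and the last two have vertices of degree $2$. If $G$ has a cut vertex, take an end piece $(c,M)$ of $G$. The vertices of $M$ have degree at least $3$ in $G[M\cup\{c\}]$, so this graph is $2$-connected and $b(c,M)\ge2|M|+1$ by Lemma~\ref{lem:block}. In \eqref{eq:g} for $w=c$, the term with $K_j=M$ is positive, because all $b_i\ge1$, and the other terms are nonnegative. So $g_c>0$ and $D(G)>n$, a contradiction.
\end{proof}

\section{Bridgeless graphs}\label{sec:bridge}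

We use two small facts: a connected bridgeless graph with at least two vertices has at least three, because the edge of $K_2$ is a bridge, and with exactly three vertices it is a triangle. Unlike the degree condition, being bridgeless survives the removal of an end piece, so the first bound of Lemma~\ref{lem:block} extends by induction.

\begin{lemma}\label{lem:bridge}
Let $H$ be a connected bridgeless graph, let $w$ be a vertex that is not a cut vertex of $H$, let $K=V(H)\setminus\{w\}$, and suppose $k=|K|\ge2$. Then $b(w,K)\ge3k-3$.
\end{lemma}

\begin{proof}
We use induction on $k$. If $H$ has no cut vertex, apply Lemma~\ref{lem:block}. Otherwise take an end piece $(c,M)$ with $w\notin M\cup\{c\}$ and use the notation of Lemma~\ref{lem:glue}, with $m=|M|$ and $h=|K_0|$. If $m=1$, the vertex in $M$ has degree $1$ and its edge is a bridge. So $m\ge2$, the graph $H[M\cup\{c\}]$ is $2$-connected, and $b(c,M)\ge3m-3$. By Lemma~\ref{lem:hang}, $H_0$ is connected and bridgeless, and $w$ is not a cut vertex of it. It contains $w\ne c$, so $h\ge2$, and by induction $b(w,K_0)\ge3h-3$. A shortest path from $w$ to $c$ in $H_0$ is an induced path. If it covered $V(H_0)$, then $H_0$ would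 be a path and have a bridge. So its vertex set and $V(H_0)$ are distinct, and $\nu\ge2$. Lemma~\ref{lem:glue} gives
\[
b(w,K)\ \ge\ 3h-3+2(3m-3)\ =\ 3(h+m)-3+(3m-6)\ \ge\ 3k-3.\qedhere
\]
\end{proof}

The bound $3k-3$ is at least $2k$ for $k\ge3$, so the only components that fall short are those with two vertices, which form pendant triangles. These do produce negative terms.

\begin{example}\label{ex:bowtie}
Let $G$ consist of two triangles with one common vertex $w$. Both components of $G-w$ have $k_i=2$ and $a_i=b_i=3$, so $g_w=9-12=-3$. Directly, $16$ connected sets contain $w$, with average size $3$, and $6$ avoid it, with total size $8$. So $N=22$, $\sum_S|S|=56$ and $D=112-110=2=n-3$. Thus $D(G)\ge n$ can fail for bridgeless graphs.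
\end{example}

The loss of $3$ in this example is the worst possible at one cut vertex, and it is paid for by the three vertices of the pendant triangle in the term $n$ of Proposition~\ref{prop:main}.

\begin{proof}[Proof of Theorem~\ref{thm:bridge}]
Let $w$ be a cut vertex of $G$. By Lemma~\ref{lem:hang}, applied to the union of the components $K_j$ with $j\ne i$, the graph $G[K_i\cup\{w\}]$ is connected and bridgeless. So $k_i\ge2$, and Lemma~\ref{lem:bridge} gives $b_i\ge3k_i-3$. If $k_i\ge3$, then $b_i\ge2k_i$. If $k_i=2$, then $K_i\cup\{w\}$ is a triangle and $b_i=3$. In both cases $b_i\ge3$ and $k_i\le\frac23b_i$.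

\emph{Bounds for $g_w$.} Suppose $r\ge3$, and let $e_2=\sum_{i<j}b_ib_j$ and $e_3=\sum_{i<j<l}b_ib_jb_l$. Then $\sum_{i\ne j}a_ik_j\le\frac23\sum_{i\ne j}b_ib_j=\frac43e_2$. Also $3e_3=\sum_{i<j}b_ib_j\sum_{l\ne i,j}b_l\ge3e_2$, since each inner sum is at least $3$. Keeping the quadratic and cubic terms of the product gives $g_w\ge e_2+e_3-\frac43e_2\ge\frac23e_2>0$. If $r=2$ and $k_1,k_2\ge3$, then $g_w\ge0$ by \eqref{eq:g}. If $r=2$ and, say, $k_1=2$, then $b_1=3$ and \eqref{eq:g} gives
\begin{equation}\label{eq:tri}
g_w\ \ge\ \tfrac12\bigl((3-4)\,b_2+3\,(b_2-2k_2)\bigr)\ =\ b_2-3k_2\ \ge\ -3 .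
\end{equation}

\emph{Disjoint triangles.} Let $Q$ be the set of cut vertices with $g_w<0$, and $q=|Q|$. For $w\in Q$ the graph $G-w$ has exactly two components, and we fix one of them, $L_w$, with two vertices. The set $\Delta_w=L_w\cup\{w\}$ is a triangle. A vertex $y\in L_w$ has degree $2$, the set consisting of $y$ and its neighbors is $\Delta_w$, and $y$ is not a cut vertex because its two neighbors are adjacent. Let $w,w'\in Q$ be distinct. Then $w'\notin L_w$ and $w\notin L_{w'}$, since $w$ and $w'$ are cut vertices. A vertex $y\in L_w\cap L_{w'}$ would give $\Delta_w=\Delta_{w'}$ and so $w'\in L_w$. Hence the triangles $\Delta_w$ are pairwise disjoint and $3q\le n$. By Proposition~\ref{prop:main} and \eqref{eq:tri},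
\[
D(G)\ \ge\ n-3q\ \ge\ 0 .
\]

\emph{The case $n=3q$ does not occur.} Suppose $n=3q$, so that $V$ is the disjoint union of the triangles $\Delta_w$, $w\in Q$. If $q=1$, then $G$ is a triangle, which has no cut vertex; so $q\ge2$. By Lemma~\ref{lem:hang}, a path with both ends in $Q$ avoids every $L_w$ and so lies in $Q$. Applied to a path between two vertices of $Q$, and to a cycle through an edge of $G[Q]$ with that edge deleted, this shows that $G[Q]$ is connected and bridgeless. Hence $q\ge3$. Take distinct $w,c,v\in Q$.

The components of $G-w$ are $K_1=L_w$ and $K_2=V\setminus\Delta_w$. Apply Lemma~\ref{lem:glue} to $H=G[K_2\cup\{w\}]$, the vertex $c$ and $M=L_c$. Then $b(c,M)=3$ and $k_2=h+2$, where $h=|K_0|$. By Lemma~\ref{lem:hang}, $H_0$ is connected and bridgeless and $w$ is not a cut vertex of it; also $h\ge2$, as $c,v\in K_0$. So $b(w,K_0)\ge3h-3$ by Lemma~\ref{lem:bridge}. Every set containing $Q$ is connected, because $G[Q]$ is connected and every other vertex has a neighbor in $Q$. Removing from $V(H_0)$ no vertex, one vertex or both vertices of $L_v$ therefore gives three connected sets of $H_0$ containing $w$ and $c$, and $\nu\ge3$. Thus $b_2\ge3h-3+9=3k_2$,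 and \eqref{eq:tri} gives $g_w\ge0$, contradicting $w\in Q$.

So $3q<n$ and $D(G)>0$, that is, $A(G)>n/2$.
\end{proof}

\begin{thebibliography}{1}

\bibitem{avg}
\emph{The average order of a connected induced subgraph of a graph and union-intersection systems},
\texttt{https://searchworks.staging.jioinstitute.edu.in/articles/asx\_\_169818826}.

\end{thebibliography}
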